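\title{\v{C}ech homology classes without compact support\\ in locally compact Polish spaces}

\begin{abstract}
For a Polish space $X$ there is a natural map $pH_n(X)\to qH_n(X)$ from \v{C}ech homology with compact supports, a colimit of limits, to \v{C}ech homology, a limit of colimits. We show that this map need not be surjective when $X$ is locally compact: for every $n\ge1$ and every prime $p$ there is a locally compact Polish space of dimension $n+1$ for which the cokernel contains $\mathbb Z_p/\mathbb Z$. Both restrictions are sharp. For locally compact Polish $X$ the map is surjective if $n=0$, and it is an isomorphism if $\dim X\le n$.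
\end{abstract}

\section{The comparison map}\label{sec:intro}

There are two natural ways to build the homology of a noncompact space from homology groups of finite simplicial complexes. One can approximate the whole space by nerves of finer and finer open covers, or one can exhaust it by compact subsets and approximate each of these by nerves. The two constructions use the same limit and colimit in opposite orders, and there is a comparison map between them. We determine when this map is surjective on the class of locally compact Polish spaces.

\subsection*{The two groups}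

Homology has integer coefficients, and $n\ge0$. Let $X$ be a Polish space, that is, a separable completely metrizable space. A \emph{cover} of $X$ is an indexed family of nonempty open sets with union $X$. It is \emph{locally finite} if every point has a neighborhood that meets only finitely many members. Let $\mathrm{Cov}(X)$ be the set of countable locally finite covers, directed by refinement. Every cover has a refinement in $\mathrm{Cov}(X)$: a locally finite refinement exists because $X$ is paracompact, and it is countable because each member contains a point of a fixed countable dense set, while each such point lies in finitely many members.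

The \emph{nerve} $N(\mathcal U)$ of $\mathcal U\in\mathrm{Cov}(X)$ is the simplicial complex whose vertices are the members of $\mathcal U$ and whose simplices are the finite sets of members with nonempty intersection. If $\mathcal V$ refines $\mathcal U$, a \emph{refinement function} $\lambda\colon\mathcal V\to\mathcal U$, that is, a function with $V\subset\lambda(V)$, is a simplicial map $N(\mathcal V)\to N(\mathcal U)$. Two refinement functions $\lambda,\lambda'$ are contiguous, since for a simplex $\sigma$ all members of $\lambda(\sigma)\cup\lambda'(\sigma)$ contain $\bigcap\sigma$. Hence they induce the same map on homology, and we can define the \emph{\v{C}ech homology}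
\[
qH_n(X)=\lim_{\mathcal U\in\mathrm{Cov}(X)}H_n(N(\mathcal U))=\lim_{\mathcal U\in\mathrm{Cov}(X)}\ \operatorname*{colim}_{K\subset N(\mathcal U)}H_n(K),
\]
where $K$ runs over the finite subcomplexes. The component of $z\in qH_n(X)$ in $H_n(N(\mathcal U))$ is written $z_{\mathcal U}$.

Let $h\colon Y\to X$ be a continuous map of Polish spaces. For $\mathcal U\in\mathrm{Cov}(X)$ the nonempty sets $h^{-1}(U)$, indexed by the corresponding $U\in\mathcal U$, form a cover $h^{-1}\mathcal U\in\mathrm{Cov}(Y)$, and $N(h^{-1}\mathcal U)$ is a subcomplex of $N(\mathcal U)$. We define $h_*\colon qH_n(Y)\to qH_n(X)$ by letting $(h_*w)_{\mathcal U}$ be the image of $w_{h^{-1}\mathcal U}$ in $H_n(N(\mathcal U))$. These components are compatible, because a refinement function $\mathcal V\to\mathcal U$ restricts to one $h^{-1}\mathcal V\to h^{-1}\mathcal U$, and $(gh)_*=g_*h_*$ because $(gh)^{-1}\mathcal U=h^{-1}g^{-1}\mathcal U$. When $h$ is the inclusion of a closed subset $C$ we write $\mathcal U|_C$ for $h^{-1}\mathcal U$.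

A locally finite cover of a compact space $C$ is finite, so $qH_n(C)$ is a limit of homology groups of finite complexes. The \emph{\v{C}ech homology with compact supports} is the colimit of these limits,
\[
pH_n(X)=\operatorname*{colim}_{C\subset X\ \mathrm{compact}}qH_n(C),
\]
over the compact subsets directed by inclusion. The maps $qH_n(C)\to qH_n(X)$ induced by the inclusions combine to the \emph{comparison map}
\[
\theta_X\colon pH_n(X)\to qH_n(X).
\]
It is natural in $X$, since continuous images of compact sets are compact. We call $z\in qH_n(X)$ \emph{compactly supported} if it lies in the image of $\theta_X$, that is, if it comes from $qH_n(C)$ for some compact $C\subset X$.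

Both groups approximate the Steenrod--Sitnikov homology of $X$. For general Polish spaces the map $\theta_X$ need not be injective (P.~S.~Alexandrov, 1947) and need not be surjective (E.~F.~Mishchenko, 1953). The following question is posed as an open problem in~\cite{LC}.

\medskip
\noindent\textbf{Question.} \emph{Is $\theta_X\colon pH_n(X)\to qH_n(X)$ surjective for every locally compact Polish space $X$ and every $n\ge0$?}

\subsection*{Two obstacles}

If $X$ is compact, $\theta_X$ is an isomorphism, since $X$ is the largest compact subset. If $X$ is countable and discrete, the cover by points refines every cover, so both groups are $\mathbb Z[X]$ in degree $0$ and vanish in higher degrees. In general, every single component of a class comes from a compact set. Indeed, represent $z_{\mathcal U}$ by a cycle and choose a point of $\bigcap\sigma$ for each of the finitely many simplices $\sigma$ of that cycle. If $C$ is the finite set of these points, the cycle lies in $N(\mathcal U|_C)$. For $z$ to be compactly supported one needs two more things: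
\begin{itemize}
\item[(I)] one compact set $C$ such that $z_{\mathcal U}$ lifts to $H_n(N(\mathcal U|_C))$ for all $\mathcal U$;
\item[(II)] a choice of such lifts that is compatible with refinement.
\end{itemize}
A locally compact Polish space is an increasing union of compact sets $X_k$ whose interiors cover it, and this suggests a diagonal argument for (I). If covers $\mathcal U_k$ detected parts of $z$ outside $X_k$, one would build a single cover that is as fine as $\mathcal U_k$ roughly outside $X_k$, and the component of $z$ at this cover could not be a finite cycle. One is therefore tempted to guess that the answer is yes. The guess is wrong because of (II): in our counterexample all components of the class lift to one fixed sphere, but there is no compatible choice of lifts to any compact set.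

\subsection*{Results}

By $\dim$ we mean covering dimension, recalled in Section~\ref{sec:tools}, and $\mathbb Z_p$ is the group of $p$-adic integers.

\begin{theorem}\label{thm:A}
Let $n\ge1$ and let $p$ be a prime. There is a locally compact Polish space $X$ with $\dim X=n+1$ such that the cokernel of $\theta_X\colon pH_n(X)\to qH_n(X)$ contains a subgroup isomorphic to $\mathbb Z_p/\mathbb Z$. In particular $\theta_X$ is not surjective, and its cokernel is uncountable.
\end{theorem}

\begin{theorem}\label{thm:B}
For every locally compact Polish space $X$ the map $\theta_X\colon pH_0(X)\to qH_0(X)$ is surjective.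
\end{theorem}

\begin{theorem}\label{thm:C}
If $X$ is a locally compact Polish space and $\dim X\le n$, then $\theta_X\colon pH_n(X)\to qH_n(X)$ is an isomorphism.
\end{theorem}

\begin{corollary}\label{cor:class}
Surjectivity in degree $n$ holds for all locally compact Polish spaces if and only if $n=0$. For $n\ge1$ and $0\le d\le\infty$, surjectivity in degree $n$ holds for all locally compact Polish spaces of dimension at most $d$ if and only if $d\le n$.
\end{corollary}

\begin{proof}
The first statement combines Theorems~\ref{thm:A} and~\ref{thm:B}. For the second, use Theorem~\ref{thm:C} if $d\le n$, and the space of Theorem~\ref{thm:A}, whose dimension is $n+1\le d$, otherwise.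
\end{proof}

For finite $d\ge n+1$ there is also a counterexample of dimension exactly $d$, namely $X\sqcup[0,1]^d$ with $X$ as in Theorem~\ref{thm:A}: this space retracts onto $X$, so by naturality the cokernel of $\theta_X$ is a direct summand of the cokernel for $X\sqcup[0,1]^d$.

All proofs are carried out in ZFC. Section~\ref{sec:tools} collects standard tools. Section~\ref{sec:idea} explains the mechanism of the counterexample, Section~\ref{sec:space} builds the space, and Section~\ref{sec:detect} completes the proof of Theorem~\ref{thm:A}. Theorems~\ref{thm:B} and~\ref{thm:C} are proved in Sections~\ref{sec:zero} and~\ref{sec:top}; there the diagonal argument settles (I), while (II) is solved by a freeness argument in degree $0$ and is automatic in the top dimension.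

\section{Tools}\label{sec:tools}

\subsection*{Finite complexes}
On compact spaces $qH_n$ is a homotopy invariant functor, and on compact polyhedra it agrees naturally with ordinary homology \cite[Ch.~IX--X]{ES}. A finite CW complex is compact metrizable and homotopy equivalent to a compact polyhedron, so $qH_n=H_n$ naturally on finite CW complexes.

\subsection*{Cofinality}
Let $D$ be a directed set and $\phi\colon D\to\mathrm{Cov}(X)$ a map such that $\phi(d')$ refines $\phi(d)$ for $d'\ge d$, and such that every $\mathcal U\in\mathrm{Cov}(X)$ is refined by some $\phi(d)$. Then $z\mapsto(z_{\phi(d)})_d$ is an isomorphism from $qH_n(X)$ onto $\lim_{d\in D}H_n(N(\phi(d)))$. The inverse sends a compatible family $(w_d)$ to the class whose component at $\mathcal U$ is the image of $w_d$ for any $d$ such that $\phi(d)$ refines $\mathcal U$; two such indices give the same image, as one sees by passing to a common upper bound.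

\subsection*{Dimension}
We write $\dim X\le d$ if every finite cover of $X$ has a finite refinement whose nerve has dimension at most $d$. We use the following facts for metrizable $X$; see \cite{Eng}. A closed subset $A$ has $\dim A\le\dim X$, and $\dim[0,1]^d=d$. If $X$ is a countable union of closed subsets of dimension at most $d$, then $\dim X\le d$ (countable closed sum theorem). If $\dim X\le d$, then every locally finite cover has a locally finite refinement whose nerve has dimension at most $d$ (Dowker's theorem). A finite CW complex with cells of dimension at most $d$ has $\dim\le d$, because each open cell is a countable union of closed cubes.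

\subsection*{Exhaustions}
An \emph{exhaustion} of $X$ is a sequence of compact sets $X_0,X_1,\dots$ with union $X$ and $X_k\subset\operatorname{int}X_{k+1}$; we put $X_k=\emptyset$ for $k<0$. A locally compact Polish space has one: cover it by open sets $G_0,G_1,\dots$ with compact closures, put $X_0=\overline{G_0}$, and let $X_{k+1}=\overline{G_0}\cup\dots\cup\overline{G_l}$ with $l>k$ so large that $X_k\subset G_0\cup\dots\cup G_l$. Every compact subset of $X$ lies in some $X_k$, so a class is compactly supported if and only if it comes from some $qH_n(X_k)$.

\subsection*{The $p$-adic integers}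
The ring $\mathbb Z_p=\lim_s\mathbb Z/p^s$ is torsion-free and contains $\mathbb Z$. Each $\zeta\in\mathbb Z_p$ has a unique expansion $\sum_{j\ge0}\zeta_jp^j$ with digits $0\le\zeta_j<p$, so $\mathbb Z_p$ and $\mathbb Z_p/\mathbb Z$ are uncountable. We call $\alpha\in\mathbb Z_p$ \emph{irrational} if $u\alpha+v=0$ with $u,v\in\mathbb Z$ forces $u=v=0$. All but countably many $\alpha$ are irrational.

\subsection*{Inverse sequences}

\begin{lemma}\label{lem:inv}
Let $Y_0\leftarrow Y_1\leftarrow\cdots$ be compact metrizable spaces with surjective bonding maps, let $Y$ be the limit, and let $\pi_m\colon Y\to Y_m$ be the projections. Then $Y$ is compact metrizable, and the following hold.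
\begin{itemize}
\item[(a)] For $\mathcal V\in\mathrm{Cov}(Y_m)$ we have $N(\pi_m^{-1}\mathcal V)=N(\mathcal V)$. Given $\mathcal U\in\mathrm{Cov}(Y)$, for every large $m$ there is $\mathcal V\in\mathrm{Cov}(Y_m)$ such that $\pi_m^{-1}\mathcal V$ refines $\mathcal U$.
\item[(b)] Let $h\colon Y\to X$ be a map to a Polish space and $\mathcal U\in\mathrm{Cov}(X)$. For every large $m$ there is a homomorphism $\psi\colon qH_n(Y_m)\to H_n(N(\mathcal U))$ with $(h_*w)_{\mathcal U}=\psi(\pi_{m*}w)$ for all $w\in qH_n(Y)$.
\item[(c)] The maps $\pi_{m*}$ induce an isomorphism $qH_n(Y)\to\lim_mqH_n(Y_m)$.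
\item[(d)] If $\dim Y_m\le d$ for all $m$, then $\dim Y\le d$.
\end{itemize}
\end{lemma}

\begin{proof}
The space $Y$ is a closed subset of $\prod_mY_m$.

(a) Each $\pi_m$ is surjective: choose successive preimages of a given point. Hence an intersection of members of $\mathcal V$ is nonempty if and only if its preimage is, and the nerves coincide. The sets $\pi_l^{-1}(V)$ with $V\subset Y_l$ open and $l$ arbitrary form a base of $Y$. By compactness, finitely many nonempty such sets cover $Y$, each inside a member of $\mathcal U$. For $m$ at least as large as all indices $l$ involved, pull the sets $V$ back to $Y_m$. The resulting family $\mathcal V$ covers $Y_m$ because $\pi_m$ is surjective.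

(b) Choose $\mathcal V$ as in (a) for the cover $h^{-1}\mathcal U$, and let $\psi$ be the composite
\[
qH_n(Y_m)\to H_n(N(\mathcal V))=H_n(N(\pi_m^{-1}\mathcal V))\to H_n(N(h^{-1}\mathcal U))\to H_n(N(\mathcal U)).
\]
The successive images of $\pi_{m*}w$ are $(\pi_{m*}w)_{\mathcal V}=w_{\pi_m^{-1}\mathcal V}$, then $w_{h^{-1}\mathcal U}$, and then $(h_*w)_{\mathcal U}$.

(c) Let $D$ be the set of pairs $(m,\mathcal V)$ with $\mathcal V\in\mathrm{Cov}(Y_m)$, where $(m',\mathcal V')\ge(m,\mathcal V)$ if $m'\ge m$ and $\mathcal V'$ refines the pullback of $\mathcal V$ to $Y_{m'}$. By (a) and cofinality, $qH_n(Y)=\lim_DH_n(N(\mathcal V))$. Every relation in $D$ is a refinement within one $Y_{m'}$ followed by a pullback. So a compatible family over $D$ is a sequence of classes $w_m\in qH_n(Y_m)$ that correspond under the bonding maps.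

(d) In (a), refine $\mathcal V$ to a finite cover whose nerve has dimension at most $d$, and pull it back to $Y$.
\end{proof}

\section{The mechanism of the counterexample}\label{sec:idea}

From now until the end of Section~\ref{sec:detect} we fix $n\ge1$ and a prime $p$.

\subsection*{Multiplying a class by a $p$-adic integer}

A limit of groups acquires new elements when a class is torsion at every stage, with unbounded order.

\begin{lemma}\label{lem:padic}
Let $X$ be a Polish space and let $e\in qH_n(X)$ be such that each component $e_{\mathcal U}$ is annihilated by a power of $p$. For $\zeta\in\mathbb Z_p$ put $(\zeta e)_{\mathcal U}=Ne_{\mathcal U}$, where $p^Je_{\mathcal U}=0$ and $N$ is an integer with $N\equiv\zeta\bmod p^J$.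
\begin{itemize}
\item[(a)] This defines a homomorphism $\mathbb Z_p\to qH_n(X)$, $\zeta\mapsto\zeta e$, which sends an integer $\zeta$ to the usual multiple of $e$.
\item[(b)] If $h\colon X\to M$ is a map to a Polish space, $s\ge0$, and $p^sh_*e=0$, then $h_*(\zeta e)=N_0h_*e$ for every integer $N_0\equiv\zeta\bmod p^s$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) If $(J,N)$ and $(J',N')$ are two admissible choices with $J\le J'$, then $N\equiv N'\bmod p^J$, so $Ne_{\mathcal U}=N'e_{\mathcal U}$. If $\mathcal V$ refines $\mathcal U$, then $e_{\mathcal V}\mapsto e_{\mathcal U}$, so a choice admissible for $\mathcal V$ is admissible for $\mathcal U$, and $(\zeta e)_{\mathcal V}\mapsto(\zeta e)_{\mathcal U}$. If $N,N'$ are admissible for $\zeta,\zeta'$ with the same $J$, then $N+N'$ is admissible for $\zeta+\zeta'$.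

(b) Let $\mathcal V\in\mathrm{Cov}(M)$. Choose $(J,N)$ admissible for $h^{-1}\mathcal V$ with $J\ge s$. Then $(h_*(\zeta e))_{\mathcal V}$ is the image of $Ne_{h^{-1}\mathcal V}$, which is $N(h_*e)_{\mathcal V}$. This equals $N_0(h_*e)_{\mathcal V}$, since $N\equiv N_0\bmod p^s$.
\end{proof}

Suppose that $e$ is the class of an embedded sphere $S\subset X$. Then every component of $\zeta e$ lifts to $H_n(N(\mathcal U|_S))$, as the component of $N[S]$, so (I) holds. But $N$ depends on $\mathcal U$, and in $qH_n(S)=\mathbb Z$ the integers $N$ have no limit. These classes $\zeta e$ are our candidates.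

\subsection*{Small spheres}

To make $p^je$ vanish in a nerve without making it vanish in $qH_n(X)$, we relate it to spheres that become small as $j\to\infty$, because a given cover does not see small spheres.

Let $E_m=S_e\vee\bigvee_{1\le j\le m}(S_{x_j}\vee S_{y_j})$ be a wedge of $n$-spheres with base point $*$. Let $E_{m+1}\to E_m$ collapse $S_{x_{m+1}}$ and $S_{y_{m+1}}$ to $*$, and let $E=\lim_mE_m$. A point of $E_m$ other than $*$ has exactly one preimage in $E_{m+1}$, so $E$ is the union of all the spheres $S_e,S_{x_j},S_{y_j}$. A basic neighborhood $\pi_m^{-1}(V)$ of $*$ contains $S_{x_j}$ and $S_{y_j}$ for $j>m$. Thus $E$ is an earring of shrinking spheres. The group $H_n(E_m)$ is free on the fundamental classes $e,x_j,y_j$ $(j\le m)$, and by Lemma~\ref{lem:inv}(c) the elements of $qH_n(E)$ are the formal sums $be+\sum_{j\ge1}(u_jx_j+v_jy_j)$ with arbitrary integer coefficients. Put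
\[
W_j=S_e\vee S_{x_j}\vee S_{y_j}\subset E .
\]

Let $X$ be a Polish space containing $E\times[0,\infty)$. Each sphere $S$ of $E$, placed at a level $t$, gives a class in $qH_n(X)$. The class does not depend on $t$, because the two ends of the compact space $S\times[0,t]$ are homotopic inclusions of $S$. We denote these classes again by $e,x_j,y_j\in qH_n(X)$.

\begin{lemma}\label{lem:small}
For every $\mathcal U\in\mathrm{Cov}(X)$ there is $J\ge1$ with $(x_j)_{\mathcal U}=(y_j)_{\mathcal U}=0$ for all $j\ge J$.
\end{lemma}

\begin{proof}
Let $U_0\in\mathcal U$ contain $(*,0)$. For $j\ge J$, with $J$ large, $U_0$ contains $S_{x_j}\times\{0\}$ and $S_{y_j}\times\{0\}$. If $S$ is one of these spheres, the vertex $U_0\cap S=S$ can be added to every simplex of $N(\mathcal U|_S)$. So this nerve is a cone, and $H_n(N(\mathcal U|_S))=0$ because $n\ge1$.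
\end{proof}

\begin{example}[a first attempt]\label{ex:first}
Let $X'$ be obtained from $E\times[0,\infty)$ by attaching, for each $j\ge1$, an $(n+1)$-cell to $W_j\times\{j\}$ along $x_j-p^je$; for $n=1$, this is a disk glued along the loop $x_je^{-p^j}$. The spheres $S_{y_j}$ play no role yet. The cells cannot shrink, since their boundaries cover $S_e$, and the ray $[0,\infty)$ serves to keep them apart; the proof of Proposition~\ref{prop:X} below shows that $X'$ is locally compact and Polish. In $qH_n(X')$ we have $x_j=p^je$, so $p^je_{\mathcal U}=0$ for large $j$ by Lemma~\ref{lem:small}, and the classes $\zeta e$ are defined.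

However, all of them are compactly supported. Write $\zeta=\sum_{j\ge0}\zeta_jp^j$, let $w=\zeta_0e+\sum_{j\ge1}\zeta_jx_j\in qH_n(E)$, and let $h$ be the inclusion of $E=E\times\{0\}$. Given $\mathcal U$, take $m$ as in Lemma~\ref{lem:inv}(b) and so large that $p^me_{\mathcal U}=0$. The class $w$ and the finite sum $\zeta_0e+\sum_{1\le j\le m}\zeta_jx_j$ have the same image in $H_n(E_m)$. Therefore
\[
(h_*w)_{\mathcal U}=\zeta_0e_{\mathcal U}+\sum_{1\le j\le m}\zeta_j(x_j)_{\mathcal U}=\Bigl(\sum_{0\le j\le m}\zeta_jp^j\Bigr)e_{\mathcal U}=(\zeta e)_{\mathcal U}.
\]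
\end{example}

The compact earring that kills $p^je$ also provides convergent sums that represent $\zeta e$. We need $p^je$ to be an integer combination of small classes in every nerve, but by an expression that changes with the nerve, so that no fixed integer combination equals a nonzero multiple of $e$.

\subsection*{An irrational relation}

Fix a prime $q$, possibly equal to $p$, and an irrational $\alpha\in\mathbb Z_q$. Choose integers $a_m\equiv\alpha\bmod q^m$ for $m\ge0$, and write $a_{m+1}=a_m+t_mq^m$ with $t_m\in\mathbb Z$. For fixed $j\ge1$ consider the groups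
\[
A_m=(\mathbb Ze\oplus\mathbb Zx\oplus\mathbb Zy)\big/\langle\,x-a_my-p^je,\ q^my\,\rangle\cong\mathbb Ze\oplus(\mathbb Z/q^m)y .
\]
The relations of $A_{m+1}$ follow from those of $A_m$:
\begin{equation}\label{eq:rel}
x-a_{m+1}y-p^je=(x-a_my-p^je)-t_m\,q^my,\qquad q^{m+1}y=q\cdot q^my .
\end{equation}
So there are maps $A_{m+1}\to A_m$, the limit is $\mathbb Ze\oplus\mathbb Z_qy$, and in the limit $x=p^je+\alpha y$. In each $A_m$ the element $p^je=x-a_my$ is an integer combination of $x$ and $y$. In the limit, $ux+vy=up^je+(u\alpha+v)y$ lies in $\mathbb Ze$ only if $u=v=0$.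

\begin{example}\label{ex:alpha}
Let $q=2$ and $\alpha=\sum_{i\ge1}2^{i^2}=2+2^4+2^9+\cdots$, and let $a_m$ be the sum of the terms smaller than $2^m$. Then $p^je$ equals $x-2y$ in $A_4$, $x-18y$ in $A_9$, and $x-530y$ in $A_{16}$. To see that $\alpha$ is irrational, suppose that $u\alpha+v=0$ and let $s_i=\sum_{l\le i}2^{l^2}<2^{i^2+1}$. Then $us_i+v$ is divisible by $2^{(i+1)^2}$, and for large $i$ its absolute value is smaller than $2^{(i+1)^2}$. So $us_i+v=0$ for all large $i$. Since the $s_i$ are distinct, $u=0$, and then $v=0$.
\end{example}

We shall replace the $j$-th cell of Example~\ref{ex:first} by a compact space $R_j$ that realizes the tower $(A_m)$. The sum $\sum\zeta_j(x_j-\alpha y_j)$ that should represent $\zeta e$ then needs all $R_j$ to make sense, while a compact set meets only finitely many of them.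

\section{The space $X$}\label{sec:space}

\subsection*{The compacta $R_j$}

Recall that a map $f\colon W\to Z$ extends over a cell attached to $W$ along $\varphi\colon S^n\to W$ if and only if $f\varphi$ is null-homotopic. For $j\ge1$ and $m\ge0$ let $R_{j,m}$ be $W_j$ with two $(n+1)$-cells $c_m,d_m$ attached. For $n\ge2$ we have $\pi_n(W_j)=H_n(W_j)$ by the Hurewicz theorem, and the attaching maps represent
\[
x_j-a_my_j-p^je\qquad\text{and}\qquad q^my_j .
\]
For $n=1$ they represent the words $x_jy_j^{-a_m}e^{-p^j}$ and $y_j^{q^m}$ in the free group $\pi_1(W_j)$. In both cases the boundary map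
\[
\partial\colon H_{n+1}(R_{j,m},W_j)=\mathbb Zc_m\oplus\mathbb Zd_m\to H_n(W_j)
\]
sends $c_m$ to $x_j-a_my_j-p^je$ and $d_m$ to $q^my_j$, so $H_n(R_{j,m})=A_m$.

\begin{lemma}\label{lem:bond}
The identity of $W_j$ extends to a map $r\colon R_{j,m+1}\to R_{j,m}$, and every such extension is surjective.
\end{lemma}

\begin{proof}
The attaching maps of $c_{m+1}$ and $d_{m+1}$ must be null-homotopic in $R_{j,m}$. For $n\ge2$ this follows from \eqref{eq:rel}, since $\pi_n(W_j)\to\pi_n(R_{j,m})$ is a homomorphism that kills the attaching maps of $c_m$ and $d_m$. For $n=1$ we compute in $\pi_1(R_{j,m})$, where $y_j^{q^m}=1$: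
\[
x_jy_j^{-a_{m+1}}e^{-p^j}=x_jy_j^{-a_m}\bigl(y_j^{q^m}\bigr)^{-t_m}e^{-p^j}=x_jy_j^{-a_m}e^{-p^j}=1,\qquad y_j^{q^{m+1}}=\bigl(y_j^{q^m}\bigr)^q=1 .
\]

Now let $r$ be an extension, viewed as a map of pairs relative to $W_j$. The classes $\partial c_m$ and $\partial d_m$ are linearly independent, so $\partial$ is injective. Since $\partial r_*=\partial$, equation \eqref{eq:rel} gives
\[
r_*c_{m+1}=c_m-t_md_m,\qquad r_*d_{m+1}=q\,d_m .
\]
The image of $r$ contains $W_j$. Suppose that it misses an interior point $v$ of $c_m$. Then $r_*$ factors through $H_{n+1}(R_{j,m}\setminus\{v\},W_j)$. Since $R_{j,m}\setminus\{v\}$ deformation retracts onto $W_j\cup d_m$, the image of $r_*$ lies in $\mathbb Zd_m$, which contradicts the first formula. If $r$ misses an interior point of $d_m$, the image of $r_*$ lies in $\mathbb Zc_m$, which contradicts the second formula.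
\end{proof}

Fix such maps and let $R_j=\lim_mR_{j,m}$, with projections $\pi_m$. The constant sequences form a copy of $W_j$ in $R_j$, on which $\pi_m$ is the inclusion $W_j\subset R_{j,m}$. Surjectivity of the bonding maps allows us to apply Lemma~\ref{lem:inv}; its part (c) gives $qH_n(R_j)=\mathbb Ze\oplus\mathbb Z_qy_j$, as planned.

\subsection*{Gluing}

Let $X$ be the quotient of $E\times[0,\infty)\sqcup\bigsqcup_{j\ge1}R_j$ that identifies $w\in W_j\subset R_j$ with $(w,j)$, for all $j\ge1$ and $w\in W_j$; see Figure~\ref{fig:X}. Let $\rho\colon X\to[0,\infty)$ be the continuous function equal to $t$ on $E\times\{t\}$ and to $j$ on $R_j$, and put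
\[
X_k=\rho^{-1}[0,k]=E\times[0,k]\cup\bigcup_{j\le k}R_j .
\]

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.95]
\draw[->] (0,0) -- (10.8,0) node[right] {$t$};
\foreach \x in {0,1,2,3} {
  \draw[gray] (3*\x,0.55) circle (0.55);
  \foreach \y in {0.9,0.75,0.5,0.38,0.22,0.13} {\draw[gray] (3*\x,-\y) circle (\y);}
  \fill (3*\x,0) circle (1.3pt);
  \node at (3*\x,-2.15) {$t=\x$};
}
\foreach \x/\y/\z in {1/0.9/0.75,2/0.5/0.38,3/0.22/0.13} {
  \draw[very thick] (3*\x,0.55) circle (0.55) (3*\x,-\y) circle (\y) (3*\x,-\z) circle (\z);
  \node at (3*\x,1.45) {$W_{\x}\subset R_{\x}$};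
}
\node at (0,0.55) {$e$};
\end{tikzpicture}
\caption{The subspace $E\times[0,\infty)$ of $X$ for $n=1$, drawn at four levels $t$. In each copy of the earring $E$ the circle $S_e$ is above the axis $\{*\}\times[0,\infty)$, and the shrinking pairs $S_{x_j},S_{y_j}$ are below it. At level $j$ the compactum $R_j$ (not drawn) is glued along the three bold circles, which form $W_j=S_e\vee S_{x_j}\vee S_{y_j}$.}
\label{fig:X}
\end{figure}

\begin{proposition}\label{prop:X}
The space $X$ is locally compact and Polish, $(X_k)_{k\ge0}$ is an exhaustion of $X$, and $\dim X=n+1$.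
\end{proposition}

\begin{proof}
The preimage of $X_k$ under the quotient map is the closed saturated set $T_k=E\times[0,k]\sqcup\bigsqcup_{j\le k}R_j$, so $T_k\to X_k$ is a quotient map. The space $T_k$ is compact metrizable. The equivalence relation is closed in $T_k\times T_k$, being the union of the diagonal with finitely many graphs of homeomorphisms between compact sets. Hence $X_k$ is compact Hausdorff, and it is metrizable as a Hausdorff continuous image of a compact metrizable space. The open sets $\rho^{-1}[0,k)\subset X_k$ increase and cover $X$, and each is locally compact, Hausdorff and second countable. So $X$ has these three properties. The one-point compactification of such a space is compact metrizable, and $X$ is open in it, hence Polish. Also $X_k\subset\rho^{-1}[0,k+1)\subset\operatorname{int}X_{k+1}$.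

The space $X$ is the union of the compact sets $R_j$ and $E\times[0,k]=\lim_m(E_m\times[0,k])$. They have dimension at most $n+1$ by Lemma~\ref{lem:inv}(d), so $\dim X\le n+1$ by the countable closed sum theorem. Equality holds because $S_e\times[0,1]$ contains an $(n+1)$-cube.
\end{proof}

\begin{lemma}\label{lem:torsion}
For every $\mathcal U\in\mathrm{Cov}(X)$ there is $j$ with $p^je_{\mathcal U}=0$.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:small} there is $j$ with $(x_j)_{\mathcal U}=(y_j)_{\mathcal U}=0$. We compute the classes $e,x_j,y_j$ at level $j$, where the three spheres lie in $R_j$. Take $m$ and $\psi$ as in Lemma~\ref{lem:inv}(b) for the inclusion $h\colon R_j\to X$, and let $w\in qH_n(R_j)$ be the image of $x_j-a_my_j-p^je\in H_n(W_j)$. Then $\pi_{m*}w=0$ in $H_n(R_{j,m})$, and so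
\[
0=(h_*w)_{\mathcal U}=(x_j)_{\mathcal U}-a_m(y_j)_{\mathcal U}-p^je_{\mathcal U}=-p^je_{\mathcal U}.\qedhere
\]
\end{proof}

By Lemma~\ref{lem:padic} we now have a homomorphism $\mathbb Z_p\to qH_n(X)$, $\zeta\mapsto\zeta e$.

\section{The classes $\zeta e$ are not compactly supported}\label{sec:detect}

Suppose that $\zeta e$ is the image of $w\in qH_n(X_k)$. This is an equation in $qH_n(X)$, a group that we do not compute. Instead we map $X$ to finite complexes with finite cyclic $H_n$, which turns the equation into congruences between $\zeta$ and the coordinates of $w$.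

\subsection*{Test maps}

For $N\ge1$ let $M(N)=S^n\cup_ND^{n+1}$ be the sphere with a cell attached by a map of degree $N$. Then $\pi_n(M(N))=H_n(M(N))=\mathbb Z/N$, by the Hurewicz theorem for $n\ge2$ and by van Kampen's theorem for $n=1$. Consider a based map $W_j\to S^n\subset M(N)$ of degrees $\varepsilon,\xi,\eta$ on $S_e,S_{x_j},S_{y_j}$. Since $\pi_n(M(N))$ is abelian also for $n=1$, this map extends over $R_{j,m}$ if and only if
\begin{equation}\label{eq:ext}
\xi-a_m\eta-p^j\varepsilon\equiv0\quad\text{and}\quad q^m\eta\equiv0\pmod N .
\end{equation}
A test map $X\to M(N)$ will be given on $E\times[0,\infty)$ as a composite $E\times[0,\infty)\to E\to E_l\to S^n\subset M(N)$, and on $R_j$ as a composite $R_j\to R_{j,m}\to M(N)$ whose second map extends the map already given on $W_j$. The two definitions agree on $W_j\times\{j\}$, so they define a continuous map on the quotient $X$.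

\emph{The maps $f_s\colon X\to M(p^s)$, $s\ge1$,} read off $\zeta$ modulo $p^s$. Let $E_s\to S^n$ have degree $1$ on $S_e$ and degree $p^j$ on $S_{x_j}$ for $j<s$, and let it be constant on the other spheres. On $R_j$ take $m=0$. Here $\varepsilon=1$ and $\eta=0$, and $\xi-p^j$ equals $0$ for $j<s$ and $-p^j$ for $j\ge s$, so \eqref{eq:ext} holds with $N=p^s$. Since $f_{s*}e=1\in\mathbb Z/p^s$, Lemma~\ref{lem:padic}(b) gives
\begin{equation}\label{eq:f}
f_{s*}(\zeta e)=\zeta\bmod p^s .
\end{equation}

\emph{The maps $g_{i,s}\colon X\to M(q^s)$, $i,s\ge1$,} read off the $y_i$-coordinate in $A_s$. Let $E_i\to S^n$ have degree $a_s$ on $S_{x_i}$ and degree $1$ on $S_{y_i}$, and let it be constant on the other spheres. For $j\ne i$ the map on $W_j$ is constant, and we let $g_{i,s}$ be constant on $R_j$. On $R_i$ take $m=s$. Here $\varepsilon=0$, $\xi=a_s$, $\eta=1$, so \eqref{eq:ext} holds with $N=q^s$. The map $g_{i,s}$ is constant on $S_e\times\{0\}$ and $n\ge1$, so $(g_{i,s})_*e=0$. Lemma~\ref{lem:padic}(b), with exponent $0$ and $N_0=0$, gives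
\begin{equation}\label{eq:g}
(g_{i,s})_*(\zeta e)=0 .
\end{equation}

\subsection*{Coordinates on $qH_n(X_k)$}

For $m\ge k$ let $X_{k,m}=E_m\times[0,k]\cup\bigcup_{j\le k}R_{j,m}$, with $R_{j,m}$ glued along $W_j\times\{j\}$. This is a finite CW complex. The projections of $E$ and $R_j$ and the bonding maps restrict to the identity on $W_j$ for $j\le k$, so they define compatible maps $X_k\to X_{k,m+1}\to X_{k,m}$. The complex $X_{k,m}$ is obtained from $E_m\times[0,k]\simeq E_m$ by attaching $2k$ cells of dimension $n+1$. The exact sequence of the pair shows that $H_n(X_{k,m})$ is the quotient of $H_n(E_m)$ by the elements $x_j-a_my_j-p^je$ and $q^my_j$ with $j\le k$. Eliminating $x_j$ for $j\le k$, we obtain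
\[
H_n(X_{k,m})=\mathbb Ze\oplus\bigoplus_{j\le k}(\mathbb Z/q^m)y_j\oplus\bigoplus_{k<j\le m}(\mathbb Zx_j\oplus\mathbb Zy_j).
\]
The map $H_n(X_{k,m+1})\to H_n(X_{k,m})$ sends $x_{m+1}$ and $y_{m+1}$ to $0$ and every other generator to the generator of the same name. Let $w\in qH_n(X_k)$, with images $w_m\in H_n(X_{k,m})$. Since the $w_m$ are compatible, there are integers $b$ and $u_j,v_j$ $(j>k)$ that do not depend on $m$, and elements $\beta_{j,m}\in\mathbb Z/q^m$, with
\begin{equation}\label{eq:w}
w_m=be+\sum_{j\le k}\beta_{j,m}y_j+\sum_{k<j\le m}(u_jx_j+v_jy_j)\qquad(m\ge k).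
\end{equation}
This is where compactness enters: $X_k$ does not contain $R_j$ for $j>k$, so the coefficients of $x_j$ and $y_j$ for these $j$ are fixed integers.

\begin{proposition}\label{prop:notcs}
The class $\zeta e$ is compactly supported if and only if $\zeta\in\mathbb Z$.
\end{proposition}

\begin{proof}
If $\zeta\in\mathbb Z$, then $\zeta e$ comes from the sphere $S_e\times\{0\}$. Conversely, let $\zeta e$ be the image of $w\in qH_n(X_k)$, with coordinates as in \eqref{eq:w}.

Let $s\ge1$ and $m\ge\max(k,s)$. The restriction of $f_s$ to $X_k$ factors through $X_{k,m}$, using $E\to E_m\to E_s$ and $R_j\to R_{j,m}\to R_{j,0}$. The map $X_{k,m}\to M(p^s)$ so obtained sends $e$ to $1$, $x_j$ to $p^j$ (which is $0$ for $j\ge s$), and $y_j$ to $0$. By \eqref{eq:f},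
\begin{equation}\label{eq:zeta}
\zeta\equiv b+\sum_{k<j<s}u_jp^j\pmod{p^s}.
\end{equation}
On its own this is no restriction on $\zeta$, as in Example~\ref{ex:first}. The second family of test maps shows that the $u_j$ vanish.

Let $i>k$, $s\ge1$ and $m\ge i$. The map $g_{i,s}$ is constant on $R_j$ for $j\le k$, so its restriction to $X_k$ factors through $X_{k,m}$, using $E\to E_m\to E_i$. The map $X_{k,m}\to M(q^s)$ so obtained sends $x_i$ to $a_s$, $y_i$ to $1$, and all other generators to $0$. By \eqref{eq:g}, $a_su_i+v_i\equiv0\bmod q^s$. Since $a_s\equiv\alpha\bmod q^s$ and $s$ is arbitrary, $\alpha u_i+v_i=0$ in $\mathbb Z_q$. As $\alpha$ is irrational, $u_i=v_i=0$.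

Now \eqref{eq:zeta} reads $\zeta\equiv b\bmod p^s$ for all $s$, so $\zeta=b\in\mathbb Z$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Take $X$ as in Proposition~\ref{prop:X}. By Proposition~\ref{prop:notcs} the composite of $\zeta\mapsto\zeta e$ with the projection onto $\operatorname{coker}\theta_X$ has kernel $\mathbb Z$. It induces an injection of the uncountable group $\mathbb Z_p/\mathbb Z$ into $\operatorname{coker}\theta_X$.
\end{proof}

\begin{remark}\label{rem:hyp}
Irrationality of $\alpha$ is used only to conclude that $u_i=0$. If $\alpha$ is an integer, then $x_j-\alpha y_j=p^je$ in $H_n(R_{j,m})$ for all $m$, hence in every $H_n(N(\mathcal U))$ by Lemma~\ref{lem:inv}(b), and the computation of Example~\ref{ex:first} shows that $\zeta_0e+\sum_{j\ge1}\zeta_j(x_j-\alpha y_j)\in qH_n(E)$ maps to $\zeta e$. The construction also rests on torsion in the groups $H_n(N(\mathcal U))$. There is none if $n=0$, or if $\dim N(\mathcal U)\le n$, because then $H_n(N(\mathcal U))$ is free abelian. These are the situations of the next two sections.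
\end{remark}

\section{Degree zero}\label{sec:zero}

Let $X$ be a locally compact Polish space with exhaustion $(X_k)$. We translate $qH_0$ into integer-valued measures on clopen (closed and open) sets, show that such a measure is concentrated on some $X_k$, which is (I), and then extend it to all clopen subsets of $X_k$, which is (II).

\subsection*{Classes as measures}

Let $Y$ be a Polish space and $\mathrm{Clop}(Y)$ its algebra of clopen sets. A \emph{partition} of $Y$ means a countable partition into nonempty clopen sets. A partition $P$ belongs to $\mathrm{Cov}(Y)$, its nerve is discrete, and $H_0(N(P))=\mathbb Z[P]$ is the free abelian group on $P$. If $P'$ refines $P$, the map $\mathbb Z[P']\to\mathbb Z[P]$ sends a piece to the piece that contains it.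

\begin{lemma}\label{lem:part}
The map $z\mapsto(z_P)_P$ is an isomorphism $qH_0(Y)\to\lim_P\mathbb Z[P]$, where $P$ runs over the partitions of $Y$.
\end{lemma}

\begin{proof}
Partitions need not be cofinal, so we argue directly. Let $\mathcal U\in\mathrm{Cov}(Y)$. For each connected component of $N(\mathcal U)$ take the union of its vertices. These open sets cover $Y$, and they are disjoint because intersecting members are joined by an edge. So they form a partition $P(\mathcal U)$ that is refined by $\mathcal U$, and $H_0(N(\mathcal U))\to\mathbb Z[P(\mathcal U)]$ is an isomorphism. Thus $z_{\mathcal U}$ is determined by $z_{P(\mathcal U)}$, which gives injectivity. Conversely, given a compatible family $(z_P)$, let $z_{\mathcal U}$ be the preimage of $z_{P(\mathcal U)}$. If $\mathcal V$ refines $\mathcal U$, then $P(\mathcal V)$ refines $P(\mathcal U)$, and the two composites $H_0(N(\mathcal V))\to\mathbb Z[P(\mathcal U)]$, through $\mathcal U$ and through $P(\mathcal V)$, are both induced by refinement functions, so they agree. Hence $z_{\mathcal V}\mapsto z_{\mathcal U}$. Finally $P(P)=P$ for a partition $P$, so this construction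 returns the given family.
\end{proof}

For $z\in qH_0(Y)$ and nonempty $A\in\mathrm{Clop}(Y)$ let $\mu_z(A)$ be the coefficient of $A$ in $z_{\{A,Y\setminus A\}}$, where $Y\setminus A$ is omitted if empty, and let $\mu_z(\emptyset)=0$. Let $P$ be a partition and $Q\subset P$. Since $P$ refines the partition into $\bigcup Q$ and its complement, $\mu_z(\bigcup Q)$ is the sum of the coefficients of $z_P$ at the pieces in $Q$. Taking $Q=\{A\}$ we see that $z_P=\sum_{A\in P}\mu_z(A)A$. Therefore $\mu_z$ determines $z$, and
\begin{equation}\label{eq:mu}
\mu_z(A)\ne0\ \text{for only finitely many }A\in P,\qquad\mu_z\Bigl(\bigcup Q\Bigr)=\sum_{A\in Q}\mu_z(A).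
\end{equation}
In particular $\mu_z$ is finitely additive. If $C$ is compact, its partitions are finite, and every finitely additive $\nu\colon\mathrm{Clop}(C)\to\mathbb Z$ is $\mu_w$ for the class $w$ with $w_F=\sum_{A\in F}\nu(A)A$. If $C\subset X$, the image $z$ of $w$ in $qH_0(X)$ satisfies $\mu_z(A)=\nu(A\cap C)$, by the definition of the induced map applied to the cover $\{A,X\setminus A\}$.

\subsection*{Concentration on a compact set}

\begin{lemma}\label{lem:conc}
Let $z\in qH_0(X)$ and $\mu=\mu_z$. There is $k$ such that $\mu(A)=0$ for every clopen set $A$ disjoint from $X_k$.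
\end{lemma}

\begin{proof}
Otherwise choose clopen sets $A_k$ $(k\ge0)$ with $A_k\cap X_k=\emptyset$ and $\mu(A_k)\ne0$. The family $(A_k)$ is locally finite, because $\operatorname{int}X_l$ meets $A_k$ only if $k<l$; this is where local compactness is used. The $A_k$ may overlap, so we pass to the partition that they generate. For a finite set $S$ of indices let $P_S=\bigcap_{k\in S}A_k\setminus\bigcup_{k\notin S}A_k$, where the empty intersection is $X$. A locally finite union of clopen sets is clopen, so $P_S$ is clopen. A point $x$ lies in $P_S$ exactly for $S=\{k:x\in A_k\}$, which is finite. So the nonempty $P_S$ form a partition of $X$, and $A_k=\bigcup_{S\ni k}P_S$. By \eqref{eq:mu} only finitely many $S$ have $\mu(P_S)\ne0$. Choose $k$ outside all these $S$. Then $\mu(A_k)=\sum_{S\ni k}\mu(P_S)=0$, a contradiction.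
\end{proof}

Put $C=X_k$ and $\mathcal B=\{A\cap C:A\in\mathrm{Clop}(X)\}$, a subalgebra of $\mathrm{Clop}(C)$. The formula $\bar\mu(A\cap C)=\mu(A)$ defines a function on $\mathcal B$: if $A\cap C=A'\cap C$, then $A\setminus A'$ and $A'\setminus A$ miss $C$, so $\mu(A)=\mu(A\cap A')=\mu(A')$. It is finitely additive: if $A\cap C$ and $A'\cap C$ are disjoint, replace $A'$ by $A'\setminus A$, which has the same trace on $C$. If $\bar\mu$ extends to a finitely additive $\nu$ on $\mathrm{Clop}(C)$, then the class in $qH_0(C)$ given by $\nu$ maps to $z$.

\subsection*{Extension}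

The algebra $\mathcal B$ can be smaller than $\mathrm{Clop}(C)$, as for $C=[0,1]\cup[2,3]$ in $X=\mathbb R$. Moreover, one cannot extend by writing $\bar\mu$ as a finite sum of point masses. On $K=\{0\}\cup\{1/j:j\ge1\}$, for instance, any integers $b,u_1,u_2,\dots$ define a finitely additive function by $\nu(A)=\sum_{1/j\in A}u_j$ if $0\notin A$ and $\nu(A)=b-\sum_{1/j\notin A}u_j$ if $0\in A$. We therefore treat the extension as a problem about abelian groups.

\begin{lemma}\label{lem:free}
Let $C$ be a compact metrizable space and $\mathcal B$ a subalgebra of $\mathrm{Clop}(C)$. Every finitely additive function $\mathcal B\to\mathbb Z$ extends to a finitely additive function $\mathrm{Clop}(C)\to\mathbb Z$.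
\end{lemma}

\begin{proof}
We may assume $C\ne\emptyset$. Let $G_1$ be the group of continuous functions $C\to\mathbb Z$; they take finitely many values. Let $G_0\subset G_1$ be the subgroup of functions whose level sets lie in $\mathcal B$. A homomorphism $\ell\colon G_0\to\mathbb Z$ gives the finitely additive function $A\mapsto\ell(1_A)$ on $\mathcal B$. Conversely, a finitely additive $\nu$ arises from $\ell(\varphi)=\sum_{A\in F}\varphi(A)\nu(A)$, where $F\subset\mathcal B$ is any finite partition on whose pieces $\varphi$ is constant; passing to common refinements shows that $\ell$ is well defined and additive. The same holds for $G_1$ and $\mathrm{Clop}(C)$. So we must extend homomorphisms from $G_0$ to $G_1$. It suffices to show that $G_1/G_0$ is free, for then $G_0$ is a direct summand of $G_1$.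

A countable torsion-free group need not be free, as $\mathbb Q$ shows, so we filter $G_1/G_0$ by finitely generated subgroups with torsion-free quotients. For a partition $F$ of $C$ let $L_F\subset G_1$ be the finitely generated group of functions that are constant on each piece of $F$. We claim that
\begin{equation}\label{eq:pure}
G_1/(L_F+G_0)\ \text{is torsion-free.}
\end{equation}
Let $h\in G_1$, $N\ge1$ and $Nh=g+\varphi$ with $g\in L_F$ and $\varphi\in G_0$. Let $\varphi_0(x)\in\{0,\dots,N-1\}$ be the residue of $\varphi(x)$ modulo $N$. Then $\varphi_0$ and $\varphi_1=(\varphi-\varphi_0)/N$ are integer-valued and constant on the level sets of $\varphi$, so they lie in $G_0$. Since $\varphi\equiv-g\bmod N$ pointwise, $\varphi_0$ is also constant on the pieces of $F$. Thus $N(h-\varphi_1)=g+\varphi_0\in L_F$, hence $h-\varphi_1\in L_F$ and $h\in L_F+G_0$. This proves \eqref{eq:pure}.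

A clopen subset of $C$ is a finite union of members of a countable base, so $\mathrm{Clop}(C)=\{A_1,A_2,\dots\}$ is countable. Let $F_0=\{C\}$ and let $F_i$ be the partition generated by $A_1,\dots,A_i$. Then $L_{F_0}\subset L_{F_1}\subset\cdots$, and the union is $G_1$. Let $H_i$ be the image of $L_{F_i}$ in $G_1/G_0$. We have $H_0=0$, since constants lie in $G_0$. The group $H_{i+1}/H_i$ is finitely generated, and it is a subgroup of $G_1/(L_{F_i}+G_0)$, so it is torsion-free by \eqref{eq:pure}, hence free. Therefore $H_{i+1}=H_i\oplus T_i$ with $T_i$ free, and $G_1/G_0=\bigoplus_iT_i$ is free.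
\end{proof}

By Lemma~\ref{lem:free} the function $\bar\mu$ extends, so $z$ is compactly supported. This proves Theorem~\ref{thm:B}.

\section{Spaces of dimension at most $n$}\label{sec:top}

Let $X$ be a locally compact Polish space with $\dim X\le n$ and exhaustion $(X_k)$. The dimension hypothesis lets us work with cycles instead of homology classes.

\subsection*{Classes as families of cycles}

Let $\mathrm{Cov}_n(X)$ be the set of $\mathcal U\in\mathrm{Cov}(X)$ with $\dim N(\mathcal U)\le n$. By Dowker's theorem every cover of $X$ has a refinement in $\mathrm{Cov}_n(X)$; in particular $\mathrm{Cov}_n(X)$ is directed and cofinal. Let $C_n(K)$ be the group of oriented simplicial $n$-chains of a complex $K$, which is free on the $n$-simplices, and let $Z_n(K)$ be the subgroup of cycles. A simplicial map $\lambda$ induces the chain map with $\lambda_\#\tau=\pm\lambda(\tau)$ if $\lambda$ is injective on the vertices of $\tau$, and $\lambda_\#\tau=0$ otherwise. The \emph{support} of a chain is the finite set of simplices with nonzero coefficient.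

For $\mathcal U\in\mathrm{Cov}_n(X)$ there are no $(n+1)$-simplices, so $H_n(N(\mathcal U))=Z_n(N(\mathcal U))$. This has two consequences. First, if $z\in qH_n(X)$ and $\mathcal V$ refines $\mathcal U$ in $\mathrm{Cov}_n(X)$, then
\begin{equation}\label{eq:chain}
\lambda_\#z_{\mathcal V}=z_{\mathcal U}\ \text{as chains, for \emph{every} refinement function }\lambda\colon\mathcal V\to\mathcal U .
\end{equation}
Second, for compact $C\subset X$ the map $H_n(N(\mathcal U|_C))\to H_n(N(\mathcal U))$ is the inclusion $Z_n(N(\mathcal U|_C))\subset Z_n(N(\mathcal U))$, so lifts are unique and (II) causes no difficulty.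

Every finite cover $\mathcal V$ of $C$ is refined by $\mathcal U|_C$ for some $\mathcal U\in\mathrm{Cov}_n(X)$: write each $V\in\mathcal V$ as $\tilde V\cap C$ with $\tilde V$ open in $X$, and let $\mathcal U$ refine the cover formed by the sets $\tilde V$ and $X\setminus C$. By cofinality,
\begin{equation}\label{eq:restr}
qH_n(C)=\lim_{\mathcal U}Z_n(N(\mathcal U|_C)),
\end{equation}
where $\mathcal U$ runs over $\mathrm{Cov}_n(X)$, or over those of its elements that refine a fixed cover.

\subsection*{Injectivity}
An element of $pH_n(X)$ is represented by some $w\in qH_n(C)$. If $w$ maps to $0$ in $qH_n(X)$, then for each $\mathcal U\in\mathrm{Cov}_n(X)$ the cycle $w_{\mathcal U|_C}$ is zero in $Z_n(N(\mathcal U))$, hence zero. By \eqref{eq:restr}, $w=0$.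

\subsection*{Supports stay near a compact set}

For $x\in X$ let $i(x)$ be the least index $i$ with $x\in X_i$, and let $B_x=\operatorname{int}X_{i(x)+1}\setminus X_{i(x)-1}$, an open neighborhood of $x$. Call an open set \emph{narrow} if it lies in some $B_x$. For a narrow set $U$ and an integer $k$,
\begin{equation}\label{eq:narrow}
U\not\subset X_k\ \text{implies}\ U\cap X_{k-1}=\emptyset .
\end{equation}
Indeed, if $U\subset B_x$ and $U\not\subset X_k$, then $i(x)+1>k$, so $X_{k-1}\subset X_{i(x)-1}$, which misses $B_x$.

\begin{lemma}\label{lem:supp}
Let $z\in qH_n(X)$. There is $k$ such that for all $\mathcal U\in\mathrm{Cov}_n(X)$ every vertex of every simplex in the support of $z_{\mathcal U}$ meets $X_k$.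
\end{lemma}

\begin{proof}
Suppose not. For each $k\ge0$ choose $\mathcal U_k\in\mathrm{Cov}_n(X)$, a simplex $\sigma_k$ in the support of $z_{\mathcal U_k}$, and a vertex $U_k^*$ of $\sigma_k$ disjoint from $X_k$. We want one cover $\mathcal U$ such that $z_{\mathcal U}$ has simplices arbitrarily far out. The covers $\mathcal U_k$ need not have a common refinement, but it is enough that $\mathcal U$ refines $\mathcal U_k$ away from $X_{k-1}$, and near each point this is a finite number of conditions.

For $x\in X$ choose an open neighborhood $O_x\subset B_x$ that lies in a member of $\mathcal U_l$ for each $0\le l\le i(x)+1$, and let $\mathcal U\in\mathrm{Cov}_n(X)$ refine $\{O_x\}$. The members of $\mathcal U$ are narrow. Fix $k\ge0$, and let $Y\subset N(\mathcal U)$ be the full subcomplex on the members that miss $X_{k-1}$. Such a member $U$ lies in a member of $\mathcal U_k$: if $U\subset O_x\subset X_{i(x)+1}$, then $i(x)+1>k-1$ because $U$ is nonempty, so $k\le i(x)+1$. Choose for each vertex $U$ of $Y$ a member $\lambda'(U)\supset U$ of $\mathcal U_k$; this defines a simplicial map $\lambda'\colon Y\to N(\mathcal U_k)$. Let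 $\mathrm{pr}\colon C_n(N(\mathcal U))\to C_n(Y)$ be the projection that kills the simplices not in $Y$. We show that $\mathrm{pr}\,z_{\mathcal U}\ne0$.

Since $\lambda'$ is only partially defined, we compare $z_{\mathcal U}$ and $z_{\mathcal U_k}$ through a common refinement $\mathcal W\in\mathrm{Cov}_n(X)$ of $\mathcal U$ and $\mathcal U_k$. Let $\kappa\colon\mathcal W\to\mathcal U$ be a refinement function. Define a refinement function $\lambda\colon\mathcal W\to\mathcal U_k$ by $\lambda(W)=\lambda'(\kappa(W))$ if $\kappa(W)\in Y$, and by an arbitrary admissible choice otherwise. We claim that for every $n$-simplex $\tau$ of $N(\mathcal W)$ the chains $\lambda_\#\tau$ and $\lambda'_\#\,\mathrm{pr}\,\kappa_\#\tau$ have the same coefficient at $\sigma_k$.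

If $\kappa$ sends all vertices of $\tau$ into $Y$, then $\kappa(\tau)$ is a simplex of $Y$ because $Y$ is full, and $\lambda=\lambda'\kappa$ on $\tau$, so the two chains are equal. Otherwise $\mathrm{pr}\,\kappa_\#\tau=0$, and we must show that $\lambda(\tau)\ne\sigma_k$. Suppose that $\lambda(\tau)=\sigma_k$. Some vertex $W^*$ of $\tau$ satisfies $W^*\subset\lambda(W^*)=U_k^*$, so $W^*$ misses $X_k$. Every vertex $W$ of $\tau$ meets $W^*$, so $\kappa(W)\supset W$ is not contained in $X_k$. By \eqref{eq:narrow}, $\kappa(W)$ misses $X_{k-1}$, that is, $\kappa(W)\in Y$ for all vertices $W$ of $\tau$. This contradicts the assumption of the second case, and the claim follows.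

By the claim and \eqref{eq:chain}, the chains $z_{\mathcal U_k}=\lambda_\#z_{\mathcal W}$ and $\lambda'_\#\,\mathrm{pr}\,z_{\mathcal U}=\lambda'_\#\,\mathrm{pr}\,\kappa_\#z_{\mathcal W}$ have the same coefficient at $\sigma_k$, which is nonzero. So $\mathrm{pr}\,z_{\mathcal U}\ne0$.

Thus for every $k\ge0$ the support of $z_{\mathcal U}$ contains a simplex whose vertices miss $X_{k-1}$. But the support is finite and the vertices are nonempty sets, so all of them meet $X_{k-1}$ for large $k$. This is a contradiction.
\end{proof}

\subsection*{Surjectivity}
Let $z\in qH_n(X)$, let $k$ be as in Lemma~\ref{lem:supp}, and put $C=X_{k+1}$. The lemma says that each vertex in the support meets $X_k$; to place a simplex in the nerve of the restricted cover we need the intersection of its vertices to meet the compact set, and for this we enlarge $X_k$ to $C$. Let $\mathcal U\in\mathrm{Cov}_n(X)$ refine $\{B_x\}$. By \eqref{eq:narrow} with $k+1$ in place of $k$, a member of $\mathcal U$ that meets $X_k$ is contained in $C$. So for every simplex $\sigma$ in the support of $z_{\mathcal U}$ the nonempty set $\bigcap\sigma$ lies in $C$, and $z_{\mathcal U}\in Z_n(N(\mathcal U|_C))$.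 If $\mathcal V$ refines $\mathcal U$, a refinement function $\mathcal V\to\mathcal U$ restricts to one $\mathcal V|_C\to\mathcal U|_C$, and it carries $z_{\mathcal V}$ to $z_{\mathcal U}$ by \eqref{eq:chain}. By \eqref{eq:restr} these cycles form a class $w\in qH_n(C)$. Its image in $qH_n(X)$ has the same components as $z$ at all $\mathcal U\in\mathrm{Cov}_n(X)$ refining $\{B_x\}$, and these covers are cofinal, so the image is $z$. This completes the proof of Theorem~\ref{thm:C}.

\begin{thebibliography}{9}

\bibitem{ES}
Eilenberg and Steenrod, \emph{Foundations of Algebraic Topology}.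

\bibitem{Eng}
Engelking, \emph{Dimension Theory}.

\bibitem{LC}
\emph{Limit of colimits versus colimit of limits II}, \texttt{https://mathnet.ru/rus/present19969}.

\end{thebibliography}
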